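# Periodic signs with $\sum f(n)/n=0$: the period $3465^2$

## 1. Prime periods, where the sum is never zero

Fix an integer $q\ge 2$. Put a sign $+1$ or $-1$ on every positive integer not divisible by $q$, periodically with period $q$, and put $0$ on the multiples of $q$. So we have a $q$-periodic function $f:\mathbb N\to\{-1,0,1\}$ with

* (i) $f(n)=\pm1$ if $q\nmid n$,
* (ii) $f(n)=0$ if $q\mid n$.

In a correspondence with A. Livingston in the 1960s, Erdős conjectured that $\sum_{n\ge1} f(n)/n$ is nonzero (and hence transcendental) whenever it converges. In 2007, M. Ram Murty and N. Saradha proved this for $q\equiv 3\pmod 4$. We ask whether it holds for every $q$. Call $q$ **bad** if some $q$-periodic $f$ with (i) and (ii) has $\sum f(n)/n$ convergent with sum $0$. The conjecture says that there are no bad $q$.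

**When does the series converge?** Let $f$ be any $q$-periodic function and $\mu=\frac1q\sum_{n \bmod q}f(n)$. Then $\sum_{n\le x}f(n)=\mu x+O(1)$, so partial summation gives $\sum_{n\le N}f(n)/n=\mu\log N+O(1)$. If $\mu\ne0$ the series diverges. If $\mu=0$, the partial sums of $f$ are bounded, say by $C$, and Abel summation gives
$$\Big|\sum_{n=K}^{N} f(n)n^{-s}\Big|\le 2C K^{-s}\qquad(s>0).$$
So $\sum f(n)n^{-s}$ converges uniformly on $[\delta,\infty)$ for each $\delta>0$ and is continuous on $(0,\infty)$. We shall use this constantly: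
$$\sum \frac{f(n)}n \text{ converges}\iff \sum_{n\bmod q}f(n)=0,\quad\text{and then}\quad \sum\frac{f(n)}n=\lim_{s\to1^+}\sum\frac{f(n)}{n^s}. \tag{1}$$
Write $L(1,f)=\sum f(n)/n$ when it converges.

**Small periods by hand.** If $q$ is even, $\sum_{n\bmod q}f(n)$ is a sum of $q-1$ signs, an odd number of them, so it is not $0$ and the series diverges. Thus a bad $q$ is odd. For $q=3$, up to a global sign the series is $\sum_k\big(\frac1{3k+1}-\frac1{3k+2}\big)>0$. For $q=5$, normalize $f(1)=1$. The sign patterns on $1,2,3,4$ with sum $0$ are $(+,+,-,-)$, $(+,-,+,-)$ and $(+,-,-,+)$. In the first two, every block of five consecutive terms is visibly positive. In the third,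
$$\frac1{5k+1}-\frac1{5k+2}-\frac1{5k+3}+\frac1{5k+4}>0$$
because $1/x$ is strictly convex. So $3$ and $5$ are not bad.

Looking at signs of blocks already gets stuck at $q=7$. The pattern $(+,-,-,-,+,+)$ has first block $1-\frac12-\frac13-\frac14+\frac15+\frac16=\frac{17}{60}>0$, but its second block is
$$\frac18-\frac19-\frac1{10}-\frac1{11}+\frac1{12}+\frac1{13}=\frac1{72}-\frac1{60}-\frac2{143}<0 .$$
We need an arithmetic tool, namely Baker's theorem (A. Baker, *Linear forms in the logarithms of algebraic numbers*, Mathematika 13 (1966)): logarithms of algebraic numbers that are linearly independent over $\mathbb Q$ are linearly independent over $\overline{\mathbb Q}$. It lets us replace $f$ by its multiplicative twists. Let $G=(\mathbb Z/q)^*$ and, for $c\in G$, let $f_c(n)=f(cn)$.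

**Lemma 1** (Baker–Birch–Wirsing, Okada). *Let $f$ be $q$-periodic with rational values, with $\sum f(n)/n$ convergent and equal to $0$. Then $L(1,f_c)=0$ for all $c\in G$.*

**Proof.** Let $\zeta=e^{2\pi i/q}$ and $\hat f(b)=\frac1q\sum_{n\bmod q}f(n)\zeta^{-bn}\in\mathbb Q(\zeta)$, so that $f(n)=\sum_{b\bmod q}\hat f(b)\zeta^{bn}$. By (1), convergence means $\hat f(0)=0$. For $z\neq1$ with $|z|=1$ we have $\sum_n z^n/n=-\log(1-z)$ with the principal logarithm (Abel's theorem). Hence
$$L(1,f)=-\sum_{b=1}^{q-1}\hat f(b)\log(1-\zeta^b).$$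
From the numbers $\log(1-\zeta^b)$ choose a $\mathbb Q$-basis $\lambda_1,\dots,\lambda_k$ of their $\mathbb Q$-span, and write $\log(1-\zeta^b)=\sum_j r_{bj}\lambda_j$ with $r_{bj}\in\mathbb Q$. Then $L(1,f)=0$ reads
$$\sum_j\Big(\sum_b\hat f(b)r_{bj}\Big)\lambda_j=0.$$
The inner coefficients are algebraic, so by Baker's theorem $\sum_b\hat f(b)r_{bj}=0$ for every $j$.

These are equations in $\mathbb Q(\zeta)$. Apply the automorphism $\zeta\mapsto\zeta^{c^{-1}}$. It fixes $r_{bj}$ and the values of $f$, and it sends $\hat f(b)$ to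
$$\frac1q\sum_n f(n)\zeta^{-bc^{-1}n}=\frac1q\sum_m f(cm)\zeta^{-bm}=\widehat{f_c}(b)$$
(substitute $n=cm$). So $\sum_b\widehat{f_c}(b)r_{bj}=0$ for all $j$. Since $f_c$ also has $\widehat{f_c}(0)=0$, its series converges, and $L(1,f_c)=-\sum_j\big(\sum_b\widehat{f_c}(b)r_{bj}\big)\lambda_j=0$. $\square$

**Proposition 2.** *No prime is bad.*

**Proof.** The prime $2$ is even, so let $q=p$ be an odd prime and suppose $L(1,f)=0$. For a character $\chi$ mod $p$ put $h_\chi=\sum_{c\in G}\bar\chi(c)f_c$. By Lemma 1, $L(1,h_\chi)=0$. If $p\nmid n$, substituting $c'=cn$ gives $h_\chi(n)=\sum_c\bar\chi(c)f(cn)=\chi(n)h_\chi(1)$, and $h_\chi(n)=0$ if $p\mid n$. For $\chi$ nontrivial, $0=L(1,h_\chi)=h_\chi(1)L(1,\chi)$, and $L(1,\chi)\ne0$ by Dirichlet, so $h_\chi(1)=0$. For $\chi$ trivial, $h_\chi(1)=\sum_c f(c)=0$ by convergence. Summing over all $\chi$ and using orthogonality, $0=\sum_\chi h_\chi(1)=(p-1)f(1)$. But $f(1)=\pm1$, a contradiction. $\square$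

What changes when $q$ is composite? The proof used that every $n$ with $f(n)\neq0$ is prime to $q$. In general there are also the $n$ with $1<\gcd(n,q)<q$, where $f$ has new free signs. The rest of the lecture shows that these can be chosen so as to defeat the conjecture.

**Theorem A.** *$q=3^4\cdot5^2\cdot7^2\cdot11^2=3465^2=12\,006\,225\equiv1\pmod4$ is bad, so the conjecture is false. (In particular the sum need not be transcendental.)*

**Theorem B.** *Bad moduli are closed under multiplication. Hence $3465^{2k}$ is bad for every $k\ge1$, and there are infinitely many counterexample moduli.*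

**Theorem C.**

1. *(Okada) If $q$ is bad, then $2\varphi(q)\le q-1$.*
2. *Let $q$ be odd. Suppose some prime $p\equiv3\pmod4$ divides $q$ to an odd power, and every prime $r\equiv1\pmod4$ dividing $q$ is a quadratic residue modulo every other prime divisor of $q$. Then $q$ is not bad. In particular, the conjecture holds whenever all primes dividing $q$ are $\equiv3\pmod4$ and $q$ is not a perfect square.*

The full set of bad moduli is not determined here.

## 2. How far the prime argument goes: $2\varphi(q)\le q-1$

We push the proof of Proposition 2 to composite $q$. This gives Theorem C(1) and shows where the method loses its force.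

**Proof of Theorem C(1).** Let $f$ make $q$ bad, and let $M$ be the set of positive integers all of whose prime factors divide $q$. Each $n$ is uniquely $n=mk$ with $m\in M$ and $(k,q)=1$.

**Step 1: an identity on $M$.** For a character $\chi$ mod $q$ put $h_\chi=\sum_{c\in G}\bar\chi(c)f_c$. By Lemma 1, $L(1,h_\chi)=0$. Substituting $c'=ck$ gives $h_\chi(mk)=\chi(k)h_\chi(m)$. So for $s>1$, by absolute convergence,
$$\sum_n h_\chi(n)n^{-s}=L(s,\chi)\sum_{m\in M}h_\chi(m)m^{-s}.$$
Since $\sum_{m\in M}m^{-s}=\prod_{p\mid q}(1-p^{-s})^{-1}$ converges for all $s>0$, the last factor is continuous at $s=1$. As $s\to1^+$ the left side tends to $0$ by (1), while $L(s,\chi)$ tends to the nonzero number $L(1,\chi)$ or, for trivial $\chi$, to $\infty$. So $\sum_{m\in M}h_\chi(m)/m=0$ for every $\chi$. Summing over $\chi$, with $\sum_\chi h_\chi(m)=|G|f(m)$, we get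
$$\sum_{m\in M}\frac{f(m)}m=0. \tag{2}$$

**Step 2: compare sizes.** We have $\sum_{m\in M}\frac1m=\prod_{p\mid q}\frac p{p-1}=\frac q{\varphi(q)}$. The multiples of $q$ in $M$ are the numbers $qm$ with $m\in M$, so they contribute $\frac1q\cdot\frac q{\varphi(q)}=\frac1{\varphi(q)}$, and $f$ vanishes on them. Isolating $m=1$ in (2),
$$1=|f(1)|\le\sum_{m\in M,\ m>1,\ q\nmid m}\frac1m=\frac q{\varphi(q)}-1-\frac1{\varphi(q)},$$
that is, $2\varphi(q)\le q-1$. $\blacksquare$

For $q=15$ the right side is $\frac{15}8-1-\frac18=\frac34<1$, so $15$ is not bad. More generally, an odd bad $q$ has at least three distinct prime factors, since with at most two of them $\varphi(q)/q\ge\frac23\cdot\frac45=\frac8{15}>\frac12$. But for $q=105=3\cdot5\cdot7$ the right side is $\frac{105}{48}-1-\frac1{48}=\frac76>1$, and there is no contradiction. Once $q/\varphi(q)$ is a little above $2$, the terms $m>1$ have room to cancel $f(1)$ in (2), and this argument says nothing. So we change sides and try to build a vanishing sum.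

## 3. Building $f$ layer by layer from real characters

**Definition (layers).** For a divisor $e>1$ of $q$, the layer of $e$ is the set of $n$ with $\gcd(n,q)=q/e$. Since $\gcd(\frac qe s,q)=\frac qe\gcd(s,e)$, it consists of the $n=\frac qe s$ with $\gcd(s,e)=1$.

For $q=9$, the layer of $9$ is the set of $n$ prime to $3$, and the layer of $3$ consists of $n=3s$ with $3\nmid s$, i.e. $3,6,12,15,\dots$. The layers partition the set $\{n:q\nmid n\}$. On the layer of $e$, a $q$-periodic $f$ is an arbitrary function of $s\bmod e$. The simplest sign functions of $s$ prime to $e$ with computable Dirichlet series are the constants and the Legendre symbols $\chi_p=(\frac\cdot p)$ for odd primes $p\mid e$, up to sign.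

**The construction.** Put every divisor $e>1$ of $q$ in exactly one class: class $0$, or class $p$ for some odd prime $p$ with $p\mid e$. Give each $e$ a sign $\varepsilon(e)=\pm1$. Let $\theta_e=1$ if $e$ is in class $0$, and $\theta_e=\chi_p$ if $e$ is in class $p$. Set
$$f(n)=\varepsilon(e)\,\theta_e(s)\quad\text{for } n=\tfrac qe s \text{ in the layer of } e,\qquad f(n)=0\quad\text{for } q\mid n. \tag{3}$$
Since $\gcd(s,e)=1$ and $p\mid e$ in class $p$, $\theta_e(s)=\pm1$. Replacing $n$ by $n+q$ keeps $e$ and replaces $s$ by $s+e\equiv s\pmod p$. So $f$ is $q$-periodic and satisfies (i) and (ii). For real $s>1$, summing over layers,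
$$\sum_n\frac{f(n)}{n^s}=\sum_{e\mid q,\,e>1}\varepsilon(e)\Big(\frac eq\Big)^s\sum_{(m,e)=1}\frac{\theta_e(m)}{m^s}=q^{-s}\Big(\zeta(s)\Phi(s)+\sum_pL(s,\chi_p)\Psi_p(s)\Big), \tag{4}$$
where, with $r$ running over primes,
$$\Phi(s)=\sum_{e\in\text{class }0}\varepsilon(e)\,e^s\prod_{r\mid e}(1-r^{-s}),\qquad \Psi_p(s)=\sum_{e\in\text{class }p}\varepsilon(e)\,e^s\prod_{r\mid e,\ r\ne p}\big(1-\chi_p(r)r^{-s}\big).$$
Indeed, restricting to $m$ prime to $e$ removes the Euler factors at $r\mid e$, and for $r=p$ the Euler factor of $L(s,\chi_p)$ is already $1$. At $s=1$ the function $\Psi_p$ is an integer sum: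
$$\Psi_p(1)=p\sum_{e\in\text{class }p}\varepsilon(e)w_p(e),\qquad w_p(e)=p^{v_p(e)-1}\prod_{r^b\|e,\ r\ne p}r^{b-1}\big(r-\chi_p(r)\big). \tag{5}$$
For example, $\chi_5(3)=-1$ gives $w_5(5)=1$, $w_5(25)=5$, $w_5(15)=3+1=4$. So the layers $5,25,15$ with signs $+,-,+$ contribute $1-5+4=0$.

**Proposition 3.** *If in the construction (3) $\Phi(1)=\Phi'(1)=0$ and $\Psi_p(1)=0$ for every $p$ that occurs, then $\sum f(n)/n$ converges and equals $0$, so $q$ is bad.*

**Proof.** First, convergence. The sum of $f$ over the residues mod $q$ in the layer of $e$ is $\varepsilon(e)\sum_{u\in(\mathbb Z/e)^*}\theta_e(u)$. This is $0$ in class $p$, because $\chi_p$ is a nontrivial character mod $e$, and $\varepsilon(e)\varphi(e)$ in class $0$. Since $e\prod_{r\mid e}(1-r^{-1})=\varphi(e)$, the total is $\sum_{n\bmod q}f(n)=\Phi(1)=0$. By (1) the series converges, and its sum is the limit of (4) as $s\to1^+$. Now $\zeta$ has a simple pole at $1$ and $\Phi$ a zero of order at least $2$, so $\zeta(s)\Phi(s)\to0$. Also $L(s,\chi_p)\Psi_p(s)\to L(1,\chi_p)\cdot0=0$.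 $\square$

No transcendence is used here: everything is a finite computation with integers, apart from the condition $\Phi'(1)=0$.

**A first try, and where it stops.** Convergence only asks for $\Phi(1)=0$. That is easy: take class $0$ to be $+3,+9,-15$, as $\varphi(3)+\varphi(9)-\varphi(15)=2+6-8=0$. With $x=3^s$, $y=5^s$ we have $\Phi=(x-1)\big[(1+x)-(y-1)\big]=(x-1)(x+2-y)$, which vanishes at $s=1$ because $3+2=5$. But
$$\Phi'(1)=2(3\log3-5\log5)\ne0,$$
as $3^3\ne5^5$, so $\zeta(s)\Phi(s)$ has a nonzero limit. Could the classes $p$ compensate? No. Suppose an $f$ as in (3) had sum $0$. By Lemma 1, $h=\sum_{c\in G}f_c$ has $L(1,h)=0$. Averaging kills the class-$p$ layers, because $\sum_{c\in G}\chi_p(cs)=0$, and multiplies the class-$0$ layers by $|G|$. So $\sum h(n)n^{-s}=|G|q^{-s}\zeta(s)\Phi(s)\to|G|\Phi'(1)/q$, which must be $0$. The double zero of $\Phi$ is forced, and a single relation such as $3+2=5$ does not suffice.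

## 4. A double zero from $3+2=5$ and $9+2=11$

The way past this is to multiply two such factors. The product vanishes to order $2$, whatever the derivatives of the factors are. The constraint is that, expanded in the functions $e^s\prod_{r\mid e}(1-r^{-s})$, the product has only coefficients $0,\pm1$, because each layer is used at most once, with a sign.

Let $x=3^s$, $y=5^s$, $z=11^s$. We have
$$e^s\prod_{r\mid e}(1-r^{-s})=\prod_{r^b\|e}r^{(b-1)s}(r^s-1).$$
So $e=3^{j+1}$ corresponds to $(x-1)x^j$, and an extra factor $5$ or $11$ in $e$ corresponds to an extra factor $y-1$ or $z-1$. Take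
$$(x-1)\big[(1+x)-(y-1)\big]\big[(1+x^2)-(z-1)\big]=(x-1)(x+2-y)(x^2+2-z). \tag{6}$$
At $s=1$ the last two factors are $3+2-5=0$ and $9+2-11=0$. Since $(1+x)(1+x^2)=1+x+x^2+x^3$, the left side expands to
$$(x-1)\big[(1+x+x^2+x^3)-(1+x^2)(y-1)-(1+x)(z-1)+(y-1)(z-1)\big],$$
and all coefficients are $\pm1$. Reading off the layers:

* the term $1+x+x^2+x^3$ gives $+3,+9,+27,+81$;
* the term $-(1+x^2)(y-1)$ gives $-15,-135$;
* the term $-(1+x)(z-1)$ gives $-33,-99$;
* the term $(y-1)(z-1)$ gives $+165$.

So with

* **Class 0:** $+3,\ +9,\ +27,\ +81,\ +165,\ -15,\ -135,\ -33,\ -99$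

the function $\Phi$ equals (6) and has a zero of order at least $2$ at $s=1$. This explains the factor $3^4$ in $q$ and the primes $5$ and $11$. All other layers must now be put into classes $p$.

## 5. Four vanishing weighted sums for $q=3^4\cdot5^2\cdot7^2\cdot11^2$

We prove Theorem A by giving the classes and checking Proposition 3. The number $q$ has $5\cdot3\cdot3\cdot3=135$ divisors, hence $134$ layers. The $26$ divisors $e>1$ of $5^27^211^2$ cannot be in class $3$. They must be balanced in classes $5,7,11$, with help from some multiples of $3$. Everything that remains is divisible by $3$ and goes to class $3$, where only the signs are left to choose.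

**Step 1: class 11.** This step disposes of $11$ and $121$. Take

* **Class 11:** $+11,\ -121,\ +891,\ +363,\ -1089$.

Here $891=3^4\cdot11$, $363=3\cdot11^2$, $1089=3^2\cdot11^2$. Since $5^2\equiv3\pmod{11}$, $\chi_{11}(3)=1$, so in $w_{11}$ the part $3^b$ contributes $2\cdot3^{b-1}$. The signed weights are
$$1-11+54+22-66=0,\qquad\text{so }\Psi_{11}(1)=0.$$

**Step 2: class 7.** This step disposes of all $7^b11^c$ with $b\in\{1,2\}$, $0\le c\le2$. Take

* **Class 7(a):** $-7,\ -49,\ +21,\ +63,\ -189,\ +147$;
* **Class 7(b):** for $t\in\{11,121\}$: $+7t,\ +49t,\ +21t,\ -63t$.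

The squares mod $7$ are $1,2,4$, so $\chi_7(3)=-1$ and $3^b$ contributes $4\cdot3^{b-1}$. With $189=3^3\cdot7$ and $147=3\cdot7^2$, part (a) gives
$$-1-7+4+12-36+28=0.$$
In (b), $t$ is prime to $21$, so $w_7(7t)$ is a common factor, and for each $t$ we get $w_7(7t)\,(1+7+4-12)=0$. So $\Psi_7(1)=0$.

**Step 3: class 5.** This step disposes of all $5^a7^b11^c$ with $a\in\{1,2\}$. Let
$$T=\{7,49,77,539,121,847,5929\},$$
which is the set of all $7^b11^c$ with $0\le b,c\le2$ except $1$ and $11$. Take

* **Class 5(a):** $-5,\ +25,\ -55,\ -275,\ +405,\ -45,\ -225,\ +75$;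
* **Class 5(b):** for $t\in T$: $+5t,\ -25t,\ +15t$.

Here $\chi_5(3)=-1$, so $3^b$ contributes $4\cdot3^{b-1}$, and $\chi_5(11)=\chi_5(1)=1$, so $11$ contributes $10$. With $275=5^2\cdot11$, $405=3^4\cdot5$, $45=3^2\cdot5$, $225=3^2\cdot5^2$, $75=3\cdot5^2$, part (a) in the listed order is
$$-1+5-10-50+108-12-60+20=0.$$
In (b) each $t$ is prime to $15$ and contributes $w_5(5t)\,(1-5+4)=0$. So $\Psi_5(1)=0$.

**Step 4: class 3, and the classes are well defined.** Let

* **Class 3:** all remaining divisors $e>1$ of $q$. The sign is $+$ for the six values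
$$q,\quad q/7,\quad q/45=3^2\cdot5\cdot7^2\cdot11^2,\quad 3969=3^47^2,\quad 1485=3^3\cdot5\cdot11,\quad 495=3^2\cdot5\cdot11,$$
and $-$ for all others.

We must check three things.

*The lists so far are disjoint.* All listed numbers divide $q$, and within a list they are distinct. Class 7 consists of numbers divisible by $7$ but not $5$. Class 11 consists of numbers divisible by $11$ but by neither $5$ nor $7$. Class 5(b) consists of numbers divisible by $5$ and by $7$ or $11^2$. Classes 5(a) and 0 contain no number divisible by $7$ or $11^2$. So class 7, class 11 and class 5(b) are pairwise disjoint; class 7 and class 5(b) are disjoint from 5(a) and 0; and class 11 is disjoint from 5(a), whose elements are multiples of $5$. Two comparisons remain. The multiples of $11$ in class 0 not divisible by $5$ are $33,99$, and neither is in class 11. The multiples of $5$ in class 0 are $15,135,165$, and none of them is in 5(a).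

*In class $p$ every $e$ is divisible by $p$.* This is visible for $p=5,7,11$. For $p=3$ we need that the $26$ divisors $>1$ of $5^27^211^2$ have been used. They have: class 11 contains $11,121$; class 7 contains the six $7^b11^c$ with $b\ge1$, namely $7,49$ and $7t,49t$ for $t\in\{11,121\}$; class 5 contains $5,25,55,275$ and the fourteen $5t,25t$ with $t\in T$, i.e. all eighteen $5^a7^b11^c$ with $a\ge1$. And $2+6+18=26$.

*The six plus elements are in class 3.* The numbers $q$, $q/7$, $q/45$ are divisible by $5\cdot7$, so among the lists they could only be in 5(b); but there $v_3\le1$, while these have $v_3=4,4,2$. The number $3969=3^4\cdot7^2$ could only be in class 7, where $v_3\le3$. The numbers $1485$ and $495$ are multiples of $5\cdot11$ not divisible by $7$ or $11^2$, so they could only be in 5(a) or 0; the multiples of $55$ there are $55$, $275$ and $165$.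

**Step 5: $\Psi_3(1)=0$.** We need that the six plus elements carry exactly half of the total weight of class 3. We have $\chi_3(5)=\chi_3(11)=-1$ and $\chi_3(7)=1$. So $w_3$ is a product over prime-power parts with contributions $3^j\mapsto3^{j-1}$ for $1\le j\le4$ and
$$5\mapsto6,\quad25\mapsto30,\quad7\mapsto6,\quad49\mapsto42,\quad11\mapsto12,\quad121\mapsto132.$$
Over *all* $e\mid q$ with $3\mid e$, the weights sum to
$$(1+3+9+27)(1+6+30)(1+6+42)(1+12+132)=40\cdot37\cdot49\cdot145=10\,515\,400.$$
From this we remove the multiples of $3$ used in other classes: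

* class 0, in the order $3,9,27,81,165,15,135,33,99$: $1+3+9+27+72+6+54+12+36=220$;
* class 11 ($891,363,1089$): $324+132+396=852$;
* class 7(a) ($21,63,189,147$): $6+18+54+42=120$;
* class 7(b) ($21t,63t$): $(6+18)(12+132)=3456$;
* class 5(a) ($405,45,225,75$): $162+18+90+30=300$;
* class 5(b) ($15t$, $t\in T$ in the order above): $6(6+42+72+504+132+792+5544)=6\cdot7092=42\,552$.

These total $47\,500$, so
$$\sum_{e\in\text{class }3}w_3(e)=10\,515\,400-47\,500=10\,467\,900.$$
The six plus elements have weights

* $w_3(q)=27\cdot30\cdot42\cdot132=4\,490\,640$,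
* $w_3(q/7)=27\cdot30\cdot6\cdot132=641\,520$,
* $w_3(q/45)=3\cdot6\cdot42\cdot132=99\,792$,
* $w_3(3969)=27\cdot42=1134$,
* $w_3(1485)=9\cdot6\cdot12=648$,
* $w_3(495)=3\cdot6\cdot12=216$,

with sum $5\,233\,950=\frac12\cdot10\,467\,900$. So the plus and minus weights in class 3 are equal, and $\Psi_3(1)=0$.

**Step 6: conclusion.** By Section 4, $\Phi(1)=\Phi'(1)=0$. By Steps 1, 2, 3 and 5, $\Psi_p(1)=0$ for $p=11,7,5,3$. Proposition 3 gives an $f$ of period $3465^2$ with (i), (ii) and $\sum f(n)/n=0$. $\blacksquare$

## 6. Products of bad moduli are bad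

**Proof of Theorem B.** Given counterexamples $f_1,f_2$ of periods $q_1,q_2$, we fill the zeros of $f_1$ with a stretched copy of $f_2$:
$$f(n)=f_1(n)\ \text{ if } q_1\nmid n,\qquad f(n)=f_2(n/q_1)\ \text{ if } q_1\mid n.$$
Adding $q_1q_2$ to $n$ does not change whether $q_1\mid n$. It does not change $f_1(n)$, and it adds $q_2$ to $n/q_1$ when $q_1\mid n$. So $f$ has period $q_1q_2$. It vanishes exactly when $q_1\mid n$ and $q_2\mid n/q_1$, i.e. when $q_1q_2\mid n$, and is $\pm1$ elsewhere. Since $f_1$ vanishes on multiples of $q_1$,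
$$\sum_{n\le N}\frac{f(n)}n=\sum_{n\le N}\frac{f_1(n)}n+\frac1{q_1}\sum_{m\le N/q_1}\frac{f_2(m)}m\longrightarrow0\qquad(N\to\infty).$$
So $q_1q_2$ is bad. Starting from $3465^2$, all $3465^{2k}$ with $k\ge1$ are bad, and there are infinitely many of them. $\blacksquare$

## 7. A parity obstruction from real characters

Theorem C(2) excludes moduli that Theorem C(1) cannot. For example, $q=3\cdot7\cdot11\cdot19=4389\equiv1\pmod4$ has $2\varphi(q)=4320\le4388$, so C(1) is silent, but all its primes are $\equiv3\pmod4$ and it is not a square. The modulus of Theorem A is not excluded: its exponents are all even (and also $5$ is not a square mod $3$).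

**Setup.** Assume the hypotheses of C(2) and suppose that $q$ is bad via $f$. For $e\mid q$, $e>1$, the value $f(\frac qeu)=\pm1$ depends only on $u\in(\mathbb Z/e)^*$. Let

* $g_e$ be the number of $u\in(\mathbb Z/e)^*$ with $f(\frac qeu)=-1$,
* $T_e=\sum_{u\in(\mathbb Z/e)^*}f(\frac qeu)=\varphi(e)-2g_e$,
* $M_B=\sum_{\mathrm{rad}(e)=B}g_e$ for a nonempty set $B$ of primes dividing $q$, where $\mathrm{rad}(e)=B$ means that $B$ is the set of primes dividing $e$, and $e$ runs over divisors of $q$.

We use that reduction $G\to(\mathbb Z/e)^*$ is surjective with all fibers of size $|G|/\varphi(e)$.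

**Step 1: the trivial character makes a sum of the $g_e$ odd.** We exploit the forced double zero found in Section 3, now for an arbitrary $f$. Put $h=\sum_{a\in G}f_a$. By Lemma 1, $L(1,h)=0$. For $n=\frac qes$ in the layer of $e$, $h(n)=\sum_{a}f(\frac qesa)=\frac{|G|}{\varphi(e)}T_e$. Hence for $s>1$
$$\sum_nh(n)n^{-s}=|G|\,\zeta(s)\,q^{-s}H(s),\qquad H(s)=\sum_{e\mid q,\,e>1}\frac{T_e}{\varphi(e)}\,e^s\prod_{p\mid e}(1-p^{-s}).$$
By (1) the left side tends to $0$ as $s\to1^+$, so $H(s)/(s-1)\to0$, which means $H(1)=H'(1)=0$. The function $e^s\prod_{p\mid e}(1-p^{-s})$ has value $\varphi(e)$ at $s=1$ and logarithmic derivative there equal to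
$$\log e+\sum_{p\mid e}\frac{p^{-1}\log p}{1-p^{-1}}=\sum_{p\mid e}\Big(v_p(e)+\frac1{p-1}\Big)\log p.$$
So
$$0=H'(1)=\sum_{p\mid q}\log p\sum_{p\mid e\mid q}T_e\Big(v_p(e)+\frac1{p-1}\Big).$$
The inner sums are rational, and by unique factorization the numbers $\log p$ are linearly independent over $\mathbb Q$. Hence for each prime $p\mid q$
$$\sum_{p\mid e\mid q}T_e\big(v_p(e)(p-1)+1\big)=0. \tag{7}$$
Now take the prime $p\equiv3\pmod4$ with $a=v_p(q)$ odd. Each $e>1$ is odd, so $\varphi(e)$ is even and $T_e/2=\frac{\varphi(e)}2-g_e$ is an integer. Also $v_p(e)(p-1)+1$ is odd. Halving (7) and reducing mod $2$,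
$$\sum_{p\mid e\mid q}g_e\equiv\sum_{p\mid e\mid q}\frac{\varphi(e)}2=\frac12\Big(\sum_{e\mid q}\varphi(e)-\sum_{e\mid q/p^a}\varphi(e)\Big)=\frac{q-q/p^a}2=\frac q{p^a}\cdot\frac{p^a-1}2\pmod2.$$
Since $p^a\equiv3\pmod4$ and $q$ is odd, the right side is odd. Grouping the $e$ by their sets of primes,
$$\sum_{B\ni p}M_B\equiv1\pmod2. \tag{8}$$

The trivial character alone goes no further: it does not tell us the parity of the $g_e$. Real nontrivial characters do, because a sum of values $\pm1$ has the parity of its number of terms.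

**Step 2: a relation for each nonempty set of primes.** Let $A\ne\emptyset$ be a set of primes dividing $q$, $c=\prod_{p\in A}p$, and $\chi_A=(\frac\cdot c)$ the Jacobi symbol, a primitive real character mod $c$; it is nontrivial. Put $h=\sum_{a\in G}\chi_A(a)f_a$, so $L(1,h)=0$ by Lemma 1. We compute $h$ on the layer of $e$, at $n=\frac qes$.

If $c\nmid e$, choose $p\in A$ with $p\nmid e$. By the Chinese remainder theorem there is $a_0\in G$ that is a nonresidue mod $p$ and is $\equiv1$ modulo the full power in $q$ of every other prime. Then $a_0\equiv1\pmod e$ and $\chi_A(a_0)=-1$. Replacing $a$ by $aa_0$ in $h(n)=\sum_a\chi_A(a)f(\frac qesa)$ shows that $h(n)=-h(n)$, so $h(n)=0$.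

If $c\mid e$, then $\chi_A$ is defined mod $e$. Grouping $a$ by its class $v$ mod $e$ and putting $u=sv$,
$$h(n)=\frac{|G|}{\varphi(e)}\sum_{v\in(\mathbb Z/e)^*}\chi_A(v)f\big(\tfrac qesv\big)=\chi_A(s)\frac{|G|}{\varphi(e)}S_e,\qquad S_e=\sum_{u\in(\mathbb Z/e)^*}\chi_A(u)f\big(\tfrac qeu\big).$$
Hence for $s>1$
$$\sum_n\frac{h(n)}{n^s}=|G|\,L(s,\chi_A)\sum_{c\mid e\mid q}\frac{S_e}{\varphi(e)}\Big(\frac eq\Big)^s\prod_{p\mid e,\ p\nmid c}\big(1-\chi_A(p)p^{-s}\big).$$
Let $s\to1^+$. The left side tends to $0$ by (1), and $L(1,\chi_A)\ne0$, so the finite sum vanishes at $s=1$. Since $\frac e{\varphi(e)}=\prod_{p\mid e}\frac p{p-1}$, its term at $e$ is $\frac1q\prod_{p\in A}\frac p{p-1}$, which does not depend on $e$, times $S_e\prod_{p\mid e,\,p\notin A}\frac{p-\chi_A(p)}{p-1}$. Therefore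
$$\sum_{c\mid e\mid q}S_e\prod_{p\mid e,\ p\notin A}\frac{p-\chi_A(p)}{p-1}=0.$$
Next, $f=1-2\cdot\mathbf 1_{f=-1}$ on the layer and $\sum_{u\in(\mathbb Z/e)^*}\chi_A(u)=0$, so $S_e=-2G_e$ with
$$G_e=\sum_{u:\ f(\frac qeu)=-1}\chi_A(u)\equiv g_e\pmod2.$$
Grouping by $\mathrm{rad}(e)=B\supseteq A$ and dividing by $-2$,
$$\sum_{\mathrm{rad}(e)=A}G_e+\sum_{B\supsetneq A}\kappa_{A,B}\sum_{\mathrm{rad}(e)=B}G_e=0,\qquad\kappa_{A,B}=\prod_{p\in B\setminus A}\frac{p-\chi_A(p)}{p-1}. \tag{9}$$

**Step 3: the coefficients have odd denominators.** Call a rational number *2-integral* if its denominator in lowest terms is odd; for example $\frac{7+1}{7-1}=\frac43$ is 2-integral, and $\frac{5+1}{5-1}=\frac32$ is not. We show that each factor of $\kappa_{A,B}$ is 2-integral. Let $p\in B\setminus A$, so $\chi_A(p)=\pm1$. If $p\equiv3\pmod4$, the factor is $\frac{(p-\chi_A(p))/2}{(p-1)/2}$, with integer numerator and odd denominator. If $p\equiv1\pmod4$, then by hypothesis $p$ is a quadratic residue modulo every $r\in A$, so $\chi_A(p)=\prod_{r\in A}(\frac pr)=1$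 and the factor is $1$. This is the only place where the residue hypothesis is used, and the example $\frac32$ shows what it prevents.

**Step 4: every $M_B$ is even.** We use downward induction on $|A|$. Suppose $M_B$ is even for all $B\supsetneq A$ (an empty condition if $A$ is the set of all primes dividing $q$). For these $B$, the integer $\sum_{\mathrm{rad}(e)=B}G_e$, formed with $\chi_A$, is $\equiv M_B\equiv0\pmod2$. By (9) and Step 3, the integer $\sum_{\mathrm{rad}(e)=A}G_e$ is $2$ times a 2-integral number, so it is even. It is congruent to $M_A$ mod $2$, so $M_A$ is even.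

**Step 5: contradiction.** By Step 4 the left side of (8) is even, while (8) says that it is odd. So $q$ is not bad.

**Step 6: the special case.** If all primes dividing $q$ are $\equiv3\pmod4$, then $q$ is odd and the condition on primes $r\equiv1\pmod4$ is vacuous. If moreover $q$ is not a perfect square, some prime divides it to an odd power, and that prime is $\equiv3\pmod4$. So $q$ is not bad. $\blacksquare$
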